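# Equilateral sets of size $a+b+1$ in $E^a\oplus_1E^b$

## 1. The theorem and the space $E^a\oplus_1E^b$

**Theorem 1.** For all integers $a,b\ge 1$, the space $E^a\oplus_1E^b$ contains $a+b+1$ points at mutual distance $1$. In particular it contains an equilateral set of size $\dim(E^a\oplus_1E^b)+1$.

Let us unpack this. $E^n$ is $\mathbb R^n$ with the Euclidean norm, which we write $|\cdot|$. We allow $E^0=\{0\}$.

**Definition ($\ell_1$ sum).** $E^a\oplus_1E^b$ is $\mathbb R^a\times\mathbb R^b$ with the norm $\|(x,y)\|=|x|+|y|$. Its dimension is $a+b$. We call $x$ the $X$-coordinate and $y$ the $Y$-coordinate.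

**Definition (equilateral set).** A subset $S$ of a normed space is equilateral if there is $\lambda>0$ with $\|p-q\|=\lambda$ for all distinct $p,q\in S$.

By scaling we may always take $\lambda=1$, and we do. In the Euclidean space $E^n$ the regular simplex has $n+1$ vertices, so the theorem asks for as many points as a simplex of the full dimension has, in a norm that adds two Euclidean lengths instead of adding their squares.

*Example.* Let $a=b=1$. The four points $(\pm\frac12,0),(0,\pm\frac12)$ are equilateral with $\lambda=1$: opposite points differ by $1$ in one coordinate, and the others differ by $\frac12$ in each coordinate. Here $4>a+b+1=3$, so $a+b+1$ is not always the maximum size. We shall not determine the maximum in general. Section 9 proves an upper bound for it.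

We use the regular simplex constantly, so let us fix its size. The points $e_1/\sqrt2,\dots,e_k/\sqrt2$ of $\mathbb R^k$ have mutual distance $1$ and lie in a hyperplane. Moving their centroid to the origin gives $v_1,\dots,v_k\in E^{k-1}$ with
$$|v_l-v_{l'}|=1\ (l\ne l'),\qquad |v_l|^2=\tfrac12\Bigl(1-\tfrac1k\Bigr)=\frac{k-1}{2k}. \tag{1}$$
Write $\rho_k=\sqrt{(k-1)/(2k)}$ for this circumradius. Thus $\rho_1=0$, $\rho_2=\frac12$, and $\frac12<\rho_k<\frac1{\sqrt2}$ for $k\ge3$.

## 2. Two simplices in complementary factors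

The first thing to try is a simplex in each factor. Take $p$ points $(x_1,y_0),\dots,(x_p,y_0)$ with a common $Y$-coordinate and $q$ points $(x_0,y_1),\dots,(x_0,y_q)$ with a common $X$-coordinate.

For $b=1$ this already works. Put a unit simplex $x_0',\dots,x_a'$ in $E^a$, centred at $0$, and take the $a+1$ points $(x_i',0)$ together with $(0,1-\rho_{a+1})$. The last point is at distance $\rho_{a+1}+(1-\rho_{a+1})=1$ from each of the others. This gives $a+2=a+b+1$ points. By symmetry the case $a=1$ is also done.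

When $a,b\ge2$ it stops working, for the following reason. Suppose $p,q\ge 1$. The cross distances are $|x_i-x_0|+|y_j-y_0|=1$ for all $i,j$, so $|x_i-x_0|=\rho$ does not depend on $i$, and $|y_j-y_0|=1-\rho$. A point equidistant from the vertices of a simplex projects orthogonally to the circumcentre, so $\rho\ge\rho_p$ and $1-\rho\ge\rho_q$. Hence we need
$$\rho_p+\rho_q\le1 .$$
If $p,q\ge2$, this forces $p=q=2$, which is four points. If $q=1$ then $p\le a+1$ and we have at most $a+2$ points; similarly at most $b+2$ if $p=1$. So the method never gives more than $\max(4,a+2,b+2)$ points, which is less than $a+b+1$ as soon as $a,b\ge2$.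

The trouble is that a big simplex in $X$ uses more than half of the distance budget $1$, and so does a big simplex in $Y$. We must spread each point over both coordinates, and keep a record of how much of the budget each coordinate uses.

## 3. Spherical systems and the join

**Definition (system).** Let $d,d'\ge0$ be integers. A system of type $(d,d';A,B)$ consists of $d+d'+1$ points $(x_i,y_i)\in E^d\oplus_1E^{d'}$ at mutual distance $1$ such that
$$|x_i|^2=\frac A2,\qquad |y_i|^2=\frac B2\qquad\text{for all } i,$$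
and such that, with $r=\sqrt A$ and $\beta=\sqrt B$, the slack $\sigma=1-r-\beta$ is $\ge0$.

The factor $\frac12$ makes $r$ and $\beta$ meaningful: if two copies of the system are put into orthogonal copies of the spaces, a point of one and a point of the other have $X$-distance $\sqrt{A/2+A/2}=r$ and $Y$-distance $\beta$. Their total distance is $r+\beta=1-\sigma$, so the slack is exactly what is missing from $1$.

*Examples.* A single point is a system of type $(0,0;0,0)$, with slack $1$. The two points $\pm\frac12$ of $E^1$, used as $Y$-coordinates, form a system of type $(0,1;0,\frac12)$, with $\beta=\frac1{\sqrt2}$ and $\sigma=1-\frac1{\sqrt2}$.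

If the slack is missing from $1$, we can supply it by moving the copies apart along a simplex. If the shift uses only new $X$-dimensions, we call this an $X$-join.

**Lemma 2 (join).** From a system of type $(d,d';A,B)$ and an integer $k\ge1$ one obtains

- ($X$-join) a system of type $(kd+k-1,\,kd';\,\hat A,\,B)$ with $\hat A=\frac1kA+(1-\frac1k)(1-\beta)^2$;
- ($Y$-join) a system of type $(kd,\,kd'+k-1;\,A,\,\hat B)$ with $\hat B=\frac1kB+(1-\frac1k)(1-r)^2$.

Neither join decreases $r$ or $\beta$. If $\sigma>0$, the new slack $\hat\sigma$ is $>0$. If $k=2$, then $\hat\sigma\le\sigma/2$.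

*Proof.* The two joins are exchanged by exchanging the factors, so we treat the $X$-join.

**Step 1: the points.** Since $\sigma\ge0$ we have $0\le r\le1-\beta$, so $h^2=(1-\beta)^2-A\ge0$ defines $h\ge0$. Let $v_1,\dots,v_k\in E^{k-1}$ be as in (1). In the $l$-th copy, the point $(x_i,y_i)$ becomes the point whose $X$-coordinate is $x_i$ in the $l$-th of $k$ mutually orthogonal copies of $E^d$, plus $hv_l$ in a further orthogonal $E^{k-1}$, and whose $Y$-coordinate is $y_i$ in the $l$-th of $k$ orthogonal copies of $E^{d'}$.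

**Step 2: distances.** Inside one copy the shift $hv_l$ is common, so distances remain $1$. Points of different copies have distance
$$\sqrt{\tfrac A2+\tfrac A2+h^2}+\sqrt{\tfrac B2+\tfrac B2}=(1-\beta)+\beta=1 .$$

**Step 3: the type.** The dimensions are $kd+k-1$ and $kd'$, and the number of points is $k(d+d'+1)=(kd+k-1)+kd'+1$, as a system requires. Twice the new squared $X$-norm is
$$A+h^2\,\frac{k-1}k=\tfrac1kA+\bigl(1-\tfrac1k\bigr)(1-\beta)^2=\hat A ,$$
and $B$ is unchanged.

**Step 4: monotonicity and slack.** $\hat A$ is a weighted mean of $A$ and $(1-\beta)^2\ge A$, where $A$ has positive weight. So $A\le\hat A\le(1-\beta)^2$, that is, $r\le\hat r\le1-\beta$, and $\hat\sigma=1-\beta-\hat r\ge0$. If $\sigma>0$ then $A<(1-\beta)^2$, hence $\hat A<(1-\beta)^2$ and $\hat\sigma>0$. For $k=2$, use $1-\beta=r+\sigma$: a quadratic mean is at least the arithmetic mean, so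
$$\hat r=\sqrt{\tfrac12\bigl(r^2+(r+\sigma)^2\bigr)}\ \ge\ r+\tfrac\sigma2 ,$$
and $\hat\sigma=r+\sigma-\hat r\le\sigma/2$. $\square$

*Example.* Let $h=1-\frac1{\sqrt2}$. The $X$-join of two copies of the $Y$-pair $\pm\frac12$ has, in $E^1\oplus_1E^2$, the four points
$$\bigl(\tfrac h2;\pm\tfrac12,0\bigr),\qquad\bigl(-\tfrac h2;0,\pm\tfrac12\bigr).$$
The cross distances are $h+\frac1{\sqrt2}=1$. The type is $(1,2;\frac12h^2,\frac12)$.

How far do joins alone reach? Starting from a point, joins of $k_1,k_2,\dots,k_t$ copies give $k_1k_2\cdots k_t$ points. So if $a+b+1$ is prime, the only chance is one nontrivial join of single points, and that is a simplex in one factor. Already $(a,b)=(2,2)$, with five points, is out of reach. We must be able to glue systems that are not copies of each other.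

## 4. Gluing systems with different radii

**Lemma 3 (assembly).** Let $P_0,\dots,P_K$ be systems of types $(d_i,d_i';A_i,B_i)$, and put
$$D_{ij}=\Bigl(1-\sqrt{\tfrac{B_i+B_j}2}\Bigr)^2-\frac{A_i+A_j}2 .\tag{2}$$
If there are $z_0,\dots,z_K\in E^K$ with $|z_i-z_j|^2=D_{ij}$ for all $i\ne j$, then $E^a\oplus_1E^b$ with $a=K+\sum d_i$ and $b=\sum d_i'$ contains $a+b+1$ points at mutual distance $1$.

*Proof.* Place the $P_i$ in mutually orthogonal copies of $E^{d_i}$ in $X$ and of $E^{d_i'}$ in $Y$, and add the shift $z_i$ to all points of $P_i$ in a further orthogonal $E^K$ in $X$. Distances inside $P_i$ stay $1$. For $i\ne j$, a point of $P_i$ and a point of $P_j$ have distance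
$$\sqrt{\tfrac{A_i+A_j}2+D_{ij}}+\sqrt{\tfrac{B_i+B_j}2}=\Bigl|1-\sqrt{\tfrac{B_i+B_j}2}\Bigr|+\sqrt{\tfrac{B_i+B_j}2}=1,$$
because $\beta_i,\beta_j\le1$ makes the quantity in the modulus nonnegative. The number of points is $\sum(d_i+d_i'+1)=a-K+b+(K+1)=a+b+1$. $\square$

The count is right whatever the parts are: each part beyond the first costs one $X$-dimension. Only the existence of the $z_i$ is at issue. With two parts, $K=1$ and we need only $D_{01}\ge0$. This settles the diagonal case.

**The case $a=b$ of Theorem 1.** Let $P_0$ be a point. Let $P_1$ be the $X$-join of $a$ copies of the $Y$-pair; by Lemma 2 its type is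
$$\Bigl(a-1,\ a;\ \bigl(1-\tfrac1a\bigr)\bigl(1-\tfrac1{\sqrt2}\bigr)^2,\ \tfrac12\Bigr).$$
Then
$$D_{01}=\Bigl(1-\sqrt{\tfrac14}\Bigr)^2-\tfrac12\bigl(1-\tfrac1a\bigr)\bigl(1-\tfrac1{\sqrt2}\bigr)^2>\tfrac14-\tfrac12\cdot\tfrac1{10}>0,$$
since $(1-\frac1{\sqrt2})^2<\frac1{10}$. So $z_0,z_1\in E^1$ exist, and Lemma 3 gives $2a+1$ points in $E^a\oplus_1E^a$.

*Example.* For $a=b=2$ and $h=1-\frac1{\sqrt2}$ the five points of $E^2\oplus_1E^2$ are
$$\bigl(\tfrac h2,0;\pm\tfrac12,0\bigr),\quad \bigl(-\tfrac h2,0;0,\pm\tfrac12\bigr),\quad \bigl(0,\tfrac12\sqrt{1-h^2};0,0\bigr).$$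
The last point has $X$-distance $\sqrt{h^2/4+(1-h^2)/4}=\frac12$ and $Y$-distance $\frac12$ to each of the others.

With more parts, we must realize a whole table of distances. Set
$$q_i=(1-\beta_i)^2-A_i=(1-\beta_i)^2-r_i^2=\sigma_i(\sigma_i+2r_i)\ \ge0. \tag{3}$$
This is what formula (2) gives for $i=j$. Since $q_i=1-2\beta_i+B_i-A_i$, expanding (2) gives
$$D_{ij}=\frac{q_i+q_j}2-\Bigl(\sqrt{2(B_i+B_j)}-\beta_i-\beta_j\Bigr). \tag{4}$$
If all the $\beta_i$ are equal, the bracket vanishes, and pairwise orthogonal vectors $z_i$ of length $\sqrt{q_i/2}$ have $|z_i-z_j|^2=D_{ij}$. (This uses $K+1$ dimensions, but any $K+1$ points lie in a $K$-dimensional affine subspace.) So gluing is free when the $Y$-radii agree. When $\beta_i\ne\beta_j$, the bracket is strictly positive, because the quadratic mean of $\beta_i,\beta_j$ exceeds the arithmetic mean. The required distance is then shorter than the orthogonal one, and $D_{ij}$ can even be negative. For instance, take for $P_0$ the unit simplex on $k$ points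 in $X$ ($A_0=1-\frac1k$, $B_0=0$) and for $P_1$ the same in $Y$. Then $D_{01}=1-\sqrt{2(1-\frac1k)}<0$ for $k\ge3$, and we meet the obstruction of Section 2 again.

So we need a condition that says: the brackets are small compared with the $q_i$.

## 5. A sufficient condition from Schoenberg's criterion

**Fact 4 (Schoenberg's criterion, Ann. of Math. 36 (1935)).** Let $D_{ij}=D_{ji}$ be real numbers for distinct $i,j$ in a set of $K+1$ indices. If $\sum_{i\ne j}c_ic_jD_{ij}\le0$ for all real $c_i$ with $\sum c_i=0$, then there are points $z_i\in E^K$ with $|z_i-z_j|^2=D_{ij}$ for all $i\neq j$.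

*Proof of this direction.* Call one index $\infty$ and let $I$ be the set of the other $K$. Put $D_{ii}=0$ and $G_{ij}=\frac12(D_{i\infty}+D_{j\infty}-D_{ij})$ for $i,j\in I$. Given real $c_i$ $(i\in I)$, put $c_\infty=-\sum_Ic_i$. Then
$$\sum_{i,j\in I}G_{ij}c_ic_j=-c_\infty\sum_{i\in I}c_iD_{i\infty}-\tfrac12\sum_{i,j\in I}c_ic_jD_{ij}=-\tfrac12\sum_{i\ne j}c_ic_jD_{ij}\ge0,$$
where the last sum is over all $K+1$ indices. So $G$ is positive semidefinite. Let $z_i$ be the $i$-th column of $G^{1/2}$ and $z_\infty=0$. Then $|z_i|^2=G_{ii}=D_{i\infty}$ and $|z_i-z_j|^2=G_{ii}+G_{jj}-2G_{ij}=D_{ij}$. $\square$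

We single out one part $P_\infty$ and compare the others with it. Equation (4) suggests measuring the mismatch by
$$K_i=2\Bigl(\sqrt{2(B_i+B_\infty)}-\beta_i-\beta_\infty\Bigr)\ \ge0, \tag{5}$$
twice the bracket for the pair $i,\infty$.

**Lemma 5.** In Lemma 3, denote one of the parts by $P_\infty$ and the others by $P_i$, $i\in I$. Suppose $q_i>0$ for $i\in I$. If
$$\sum_{i\in I}\frac{K_i}{q_i}\le1,$$
then the points $z_i$ required in Lemma 3 exist.

*Proof.* **Step 1: reduce to an inequality of quadratic forms on $\mathbb R^I$.** Let $\sum c_i=0$ over $I\cup\{\infty\}$, and put $R_{ij}=\sqrt{B_i+B_j}$. By (2),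
$$D_{ij}=1-\sqrt2R_{ij}+\tfrac{B_i+B_j}2-\tfrac{A_i+A_j}2 ,$$
and the same formula with $i=j$ gives $q_i$. Sum $c_ic_j$ times the right-hand side over all $i,j$, diagonal included. The constant $1$ contributes $(\sum c_i)^2=0$, and each term depending on $i$ alone or $j$ alone contributes a multiple of $\sum c_j=0$ or $\sum c_i=0$. Removing the diagonal,
$$\sum_{i\ne j}c_ic_jD_{ij}=-\sqrt2\sum_{i,j}c_ic_jR_{ij}-\sum_iq_ic_i^2 .$$
Now substitute $c_\infty=-\sum_{i\in I}c_i$:
$$\sum_{i,j\in I\cup\{\infty\}}c_ic_jR_{ij}=\sum_{i,j\in I}c_ic_j\bigl(R_{ij}-R_{i\infty}-R_{j\infty}+R_{\infty\infty}\bigr).$$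
With
$$K_{ij}=\sqrt2\,(R_{i\infty}+R_{j\infty}-R_{ij}-R_{\infty\infty}),\qquad i,j\in I,$$
the condition of Fact 4 becomes $\sum_IK_{ij}c_ic_j\le\sum_Iq_ic_i^2+q_\infty c_\infty^2$. As $q_\infty\ge0$, it suffices to prove
$$\sum_{i,j\in I}K_{ij}c_ic_j\le\sum_{i\in I}q_ic_i^2. \tag{6}$$
Note $K_{ii}=\sqrt2\bigl(2\sqrt{B_i+B_\infty}-\sqrt2\beta_i-\sqrt2\beta_\infty\bigr)=K_i$.

**Step 2: bound $K_{ij}$ by the diagonal entries.** For $\tau\ge0$,
$$\sqrt\tau=\frac1{2\sqrt\pi}\int_0^\infty(1-e^{-u\tau})u^{-3/2}\,du. \tag{7}$$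
Indeed, for $\tau>0$ the substitution $u\tau\mapsto u$ shows that the integral is $\sqrt\tau$ times its value at $\tau=1$, and integration by parts gives
$$\int_0^\infty(1-e^{-u})u^{-3/2}du=\Bigl[-2u^{-1/2}(1-e^{-u})\Bigr]_0^\infty+2\int_0^\infty u^{-1/2}e^{-u}du=2\sqrt\pi .$$
Let $g_i(u)=e^{-uB_i}$. Apply (7) to the four square roots in $K_{ij}$. The integrands combine to
$$(1-g_ig_\infty)+(1-g_jg_\infty)-(1-g_ig_j)-(1-g_\infty^2)=(g_i-g_\infty)(g_j-g_\infty),$$
so
$$K_{ij}=\frac1{\sqrt{2\pi}}\int_0^\infty(g_i-g_\infty)(g_j-g_\infty)\,u^{-3/2}\,du .$$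
Thus $K_{ij}$ is an inner product of functions, and Cauchy–Schwarz for integrals gives $|K_{ij}|\le\sqrt{K_iK_j}$.

**Step 3: conclude.** By Step 2 and Cauchy–Schwarz for sums,
$$\sum_{i,j\in I}K_{ij}c_ic_j\le\Bigl(\sum_{i\in I}\sqrt{K_i}\,|c_i|\Bigr)^2=\Bigl(\sum_{i\in I}\sqrt{\tfrac{K_i}{q_i}}\,\sqrt{q_i}\,|c_i|\Bigr)^2\le\Bigl(\sum_{i\in I}\frac{K_i}{q_i}\Bigr)\sum_{i\in I}q_ic_i^2\le\sum_{i\in I}q_ic_i^2 ,$$
which is (6). $\square$

Two evaluations of $K_i$ will be used. If $\beta_i=0$, then (5) reads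
$$K_i=2(\sqrt2-1)\beta_\infty . \tag{8}$$
If $\beta_i+\beta_\infty>0$, multiply and divide (5) by $\sqrt{2(B_i+B_\infty)}+\beta_i+\beta_\infty$. Since $2(B_i+B_\infty)-(\beta_i+\beta_\infty)^2=(\beta_\infty-\beta_i)^2$, and since $\sqrt{2(B_i+B_\infty)}\ge\beta_i+\beta_\infty$,
$$K_i=\frac{2(\beta_\infty-\beta_i)^2}{\sqrt{2(B_i+B_\infty)}+\beta_i+\beta_\infty}\le\frac{(\beta_\infty-\beta_i)^2}{\beta_i+\beta_\infty}. \tag{9}$$
The mismatch is quadratic in $\beta_\infty-\beta_i$. Meanwhile $q_i\ge2r_i\sigma_i$ is only linear in the slack. If $\beta_\infty-\beta_i$ is at most the slack $\sigma_i$, and the slacks halve from step to step, the ratios $K_i/q_i$ should form a convergent series. This is the reason for building the set by repeated joins of two copies.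

## 6. Halving $a+b+1$

By exchanging the factors we may assume $a\ge b$, and $a=b$ is done. From now on $a>b\ge1$.

We start with $M=a+b+1$ single points and repeatedly pair up equal systems, by $X$-joins or $Y$-joins. When the number of copies is odd, one copy is left over and put aside, to be attached at the end by Lemma 5 at the price of one $X$-dimension. The bookkeeping must ensure that the dimensions come out exactly.

A state consists of the following data: integers $M\ge1$ and $a^*,b^*\ge0$ with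
$$a^*+b^*=M-1; \tag{10}$$
a current system $C_s$ of type $(d_s,d_s';A_s,B_s)$, of which we hold $M$ copies; and a set $I\subseteq\{0,\dots,s-1\}$, where $i\in I$ means that one copy of $C_i$ is left over. Here $a^*,b^*$ are the dimensions that we have still to use, so we require
$$a=Md_s+\sum_{i\in I}(d_i+1)+a^*,\qquad b=Md_s'+\sum_{i\in I}d_i'+b^*. \tag{11}$$
At the start, $s=0$, $C_0$ is a point, $M=a+b+1$, $a^*=a$, $b^*=b$, $I=\emptyset$.

While $a^*\ge1$ and $b^*\ge1$ (so $M\ge3$), do the following.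

- If $M=2m$: since $a^*+b^*=2m-1$, exactly one of $a^*\ge m$, $b^*\ge m$ holds. In the first case let $C_{s+1}$ be the $X$-join of two $C_s$ and pass to $(m;\,a^*-m,\,b^*)$. In the second let $C_{s+1}$ be the $Y$-join of two $C_s$ and pass to $(m;\,a^*,\,b^*-m)$.
- If $M=2m+1$ and $b^*\ge m$: add $s$ to $I$, let $C_{s+1}$ be the $Y$-join of two $C_s$, and pass to $(m;\,a^*-1,\,b^*-m)$. This is allowed because $a^*\ge1$.
- If $M=2m+1$ and $b^*\le m-1$: then $a^*=2m-b^*\ge m+1$. Add $s$ to $I$, let $C_{s+1}$ be the $X$-join of two $C_s$, and pass to $(m;\,a^*-m-1,\,b^*)$.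

**Step 1: the state conditions are preserved.** Nonnegativity was seen case by case. For (10), the new sum $a^*+b^*$ is $(2m-1)-m=m-1$ when $M=2m$, and $2m-(m+1)=m-1$ when $M=2m+1$. For (11), recall that an $X$-join of two gives $d_{s+1}=2d_s+1$, $d_{s+1}'=2d_s'$, and a $Y$-join gives $d_{s+1}=2d_s$, $d'_{s+1}=2d_s'+1$. We check the part of $a$ and of $b$ that changes:

- $M=2m$, $X$: $\ m(2d_s+1)+(a^*-m)=Md_s+a^*$ and $m\cdot2d_s'+b^*=Md_s'+b^*$. The $Y$ case is symmetric.
- $M=2m+1$, $Y$: $\ m\cdot2d_s+(d_s+1)+(a^*-1)=Md_s+a^*$ and $m(2d_s'+1)+d_s'+(b^*-m)=Md_s'+b^*$.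
- $M=2m+1$, $X$: $\ m(2d_s+1)+(d_s+1)+(a^*-m-1)=Md_s+a^*$ and $m\cdot2d_s'+d_s'+b^*=Md_s'+b^*$.

**Step 2: the last system.** $M$ decreases, so the procedure stops at some $s=t$ with $a^*=0$ or $b^*=0$. If $a^*=0$, then $b^*=M-1$; let $P_\infty$ be the $Y$-join of $M$ copies of $C_t$, which has dimensions $(Md_t,\,Md_t'+b^*)$. Otherwise $b^*=0$ and $a^*=M-1$; let $P_\infty$ be the $X$-join of $M$ copies of $C_t$, with dimensions $(Md_t+a^*,\,Md_t')$. Writing $(d_\infty,d_\infty')$ for these dimensions, (11) becomes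
$$a=d_\infty+\sum_{i\in I}d_i+|I|,\qquad b=d_\infty'+\sum_{i\in I}d_i',\qquad I\subseteq\{0,\dots,t-1\}.$$
These are the dimensions in Lemma 3 for the parts $P_\infty$ and $C_i$ $(i\in I)$, with $K=|I|$. By Lemma 2 every $\sigma_i>0$, so $q_i>0$ by (3). By Lemmas 3 and 5, Theorem 1 for $a>b$ follows once we show
$$\sum_{i\in I}f_i\le1,\qquad f_i=\frac{K_i}{q_i}. \tag{12}$$

*Example.* Let $(a,b)=(7,3)$. We have $M=11$, $m=5$ and $b^*=3\le4$: leave over $C_0$, make an $X$-step, and pass to $(5;1,3)$. Now $M=5$, $m=2$ and $b^*=3\ge2$: leave over $C_1$, make a $Y$-step, and pass to $(2;0,1)$. The procedure stops with $t=2$. With $\nu=1-\frac1{\sqrt2}$, Lemma 2 gives the types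
$$C_1:(1,0;\tfrac12,0),\qquad C_2:(2,1;\tfrac12,\tfrac12\nu^2),\qquad P_\infty:(4,3;\tfrac12,\tfrac34\nu^2).$$
The parts are $P_\infty$ with $8$ points, $C_0$ with $1$ and $C_1$ with $2$, in total $11$; the dimensions are $4+0+1+2=7$ and $3$. Here $\beta_\infty=\frac{\sqrt3}2\nu<0.254$, $q_0=1$, $q_1=\frac12$, and by (8) $f_0+f_1=2(\sqrt2-1)\beta_\infty(1+2)<0.64$. So (12) holds and $E^7\oplus_1E^3$ contains $11$ equilateral points.

## 7. The leftover ratios sum to at most $1$

We prove (12). Let $r_i,\beta_i,\sigma_i$ belong to $C_i$ and $r_\infty,\beta_\infty$ to $P_\infty$. Lemma 2 says that $r_i$ and $\beta_i$ are nondecreasing in $i$ and bounded by $r_\infty$ and $\beta_\infty$, that $\sigma_{i+1}\le\sigma_i/2$, and that $r_\infty+\beta_\infty\le1$. We define $f_i=K_i/q_i\ge0$ for every $i\le t-1$, and bound sums over all levels, whether or not a copy was left over there.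

**Step 1: the initial run of $X$-steps.** The purpose is to compute $f_i$ exactly as long as $\beta_i=0$. The first step is an $X$-step. Indeed, if $a+b+1=2m$, then $a>b$ and $a+b=2m-1$ give $a\ge m>b$; if $a+b+1=2m+1$, then $a>b$ and $a+b=2m$ give $b\le m-1$. Let $L\ge1$ be the number of initial consecutive $X$-steps. For $0\le i\le L$ we have $\beta_i=0$, and $A_{i+1}=\frac12(A_i+1)$ for $i<L$, so
$$A_i=1-2^{-i},\qquad q_i=1-A_i=2^{-i}\qquad(0\le i\le L).$$
Put
$$w=r_L=\sqrt{1-2^{-L}}\in\bigl[\tfrac1{\sqrt2},1\bigr),\quad\kappa=1-w,\quad\iota=\tfrac1{\sqrt2},\quad\nu=1-\iota,\quad\theta=\frac{\beta_\infty}\kappa .$$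
Since $\beta_\infty\le1-r_\infty\le1-r_L=\kappa$, we have $\theta\le1$. By (8), and since $2^{-L}=1-w^2$,
$$\sum_{i=0}^L\frac{K_i}{q_i}=2(\sqrt2-1)\,\theta\kappa\,(2^{L+1}-1)=2(\sqrt2-1)\,\theta\,\frac{1+w^2}{1+w}, \tag{13}$$
because $2^{L+1}-1=\frac2{1-w^2}-1=\frac{1+w^2}{(1-w)(1+w)}$. (If $t=L$, the term $i=L$ is defined by the same formulas and is simply not needed.) Note $\frac{1+w^2}{1+w}<1$. The ratios grow like $2^i$ here, but $\beta_\infty$ is at most $\kappa$, which compensates for it.

**Step 2: the case $t=L$.** Then $I\subseteq\{0,\dots,L-1\}$, and (13) with $\theta\le1$ gives $\sum_{i\in I}f_i\le2(\sqrt2-1)<1$.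

**Step 3: the later levels, when $t\ge L+1$.** We now bound $f_j$ for $j\ge L+1$ by a geometric series. Step $L+1$ is a $Y$-step, so by Lemma 2
$$B_{L+1}=\tfrac12\kappa^2,\qquad\beta_{L+1}=\iota\kappa,\qquad r_{L+1}=w,\qquad\sigma_{L+1}=1-w-\iota\kappa=\nu\kappa .$$
From $\beta_\infty\ge\beta_{L+1}$ we get $\theta\in[\iota,1]$. For $j\ge L+1$ we have $\beta_j+\beta_\infty\ge(\iota+\theta)\kappa$, and $q_j\ge2r_j\sigma_j\ge2w\sigma_j$ by (3). So (9) gives
$$f_j\le\frac{(\beta_\infty-\beta_j)^2}{2w(\iota+\theta)\kappa\,\sigma_j}. \tag{14}$$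

For $j=L+1$ we have $\beta_\infty-\beta_j=(\theta-\iota)\kappa$ and $\sigma_j=\nu\kappa$, so
$$f_{L+1}\le\frac{(\theta-\iota)^2}{2w\nu(\iota+\theta)} .$$

For $j\ge L+2$ we have
$$0\le\beta_\infty-\beta_j\le1-r_\infty-\beta_j\le1-r_j-\beta_j=\sigma_j\le\nu\kappa\,2^{-(j-L-1)},$$
so (14) gives $f_j\le\dfrac{\sigma_j}{2w(\iota+\theta)\kappa}\le\dfrac{\nu\,2^{-(j-L-1)}}{2w(\iota+\theta)}$. Summing the geometric series $\frac12+\frac14+\cdots\le1$, all levels $j\ge L+2$ together contribute at most $\dfrac\nu{2w(\iota+\theta)}$.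

Adding (13), we obtain $\sum_{i\in I}f_i\le T(\theta,w)$ with
$$T(\theta,w)=2(\sqrt2-1)\,\theta\,\frac{1+w^2}{1+w}+\frac1{2w}\left[\frac{(\theta-\iota)^2}{\nu(\theta+\iota)}+\frac\nu{\theta+\iota}\right].$$

**Step 4: $T(\theta,w)\le1$ for $\theta\in[\iota,1]$, $w\in[\iota,1)$.** We reduce to endpoints by convexity. Since $\theta-\iota=(\theta+\iota)-2\iota$,
$$\frac{(\theta-\iota)^2}{\theta+\iota}=(\theta+\iota)-4\iota+\frac{4\iota^2}{\theta+\iota},$$
which is convex in $\theta$ on $[\iota,1]$. The other terms of $T$ are linear in $\theta$ or a positive multiple of $\frac1{\theta+\iota}$. So $T$ is convex in $\theta$, and on $[\iota,1]$ it is at most the larger of its values at the ends.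

At $\theta=\iota$: using $\frac{1+w^2}{1+w}<1$ and $4w\iota\ge4\iota^2=2$,
$$T(\iota,w)\le2(\sqrt2-1)\iota+\frac\nu{4w\iota}\le(2-\sqrt2)+\frac\nu2<0.59+0.15<1 .$$

At $\theta=1$: as $1-\iota=\nu$, the bracket equals
$$\frac\nu{1+\iota}+\frac\nu{1+\iota}=\frac{2\nu}{1+\iota}=\frac{2(\sqrt2-1)}{\sqrt2+1}=2(\sqrt2-1)^2=2(3-2\sqrt2).$$
Also $\frac{1+w^2}{1+w}=w-1+\frac2{1+w}$. Hence
$$T(1,w)=2(\sqrt2-1)\Bigl(w-1+\frac2{1+w}\Bigr)+\frac{3-2\sqrt2}w ,$$
which is convex in $w$ on $[\iota,1]$. Its end values are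
$$T(1,1)=2(\sqrt2-1)+3-2\sqrt2=1,$$
$$T(1,\iota)=2(\sqrt2-1)\,\frac{3/2}{1+\iota}+\sqrt2\,(3-2\sqrt2)=(9\sqrt2-12)+(3\sqrt2-4)=12\sqrt2-16<0.971 ,$$
where we used $\frac{3(\sqrt2-1)}{1+1/\sqrt2}=3\sqrt2\,\frac{\sqrt2-1}{\sqrt2+1}=3\sqrt2(3-2\sqrt2)$. So $T(1,w)\le1$.

This proves (12), hence Theorem 1 for $a>b$. Together with the case $a=b$ in Section 4 and the exchange of factors for $a<b$, Theorem 1 is proved. $\blacksquare$

Observe that $T(1,1)=1$ exactly, so these estimates have no room to spare near $\theta=1$, $w=1$. The quantity $2(\sqrt2-1)$ comes from the initial $X$-levels, and the remaining $3-2\sqrt2$ from the later ones.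

## 8. Joins under a general monotone norm

The join needs no special property of the sum of two lengths. Let $\psi$ be a norm on $\mathbb R^m$ that is monotone in the absolute values of the coordinates: $\psi(s)\le\psi(s')$ whenever $|s_l|\le|s_l'|$ for all $l$. Let $E^{a_1}\oplus_\psi\cdots\oplus_\psi E^{a_m}$ carry the norm $\psi(|x_1|,\dots,|x_m|)$. All $\ell_p$ sums, $1\le p\le\infty$, are of this form.

**Theorem 6.** Let $k_1,\dots,k_t\ge2$ be integers, let $c_1,\dots,c_t\in\{1,\dots,m\}$, and let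
$$a_l=\sum_{s:\,c_s=l}(k_s-1)\prod_{u>s}k_u .$$
Then $E^{a_1}\oplus_\psi\cdots\oplus_\psi E^{a_m}$ contains an equilateral set of size $k_1\cdots k_t=1+\sum_la_l$. In particular, if $a+b+1$ is a power of $2$, then $E^a\oplus_\psi E^b$ contains an equilateral set of size $a+b+1$ for every such $\psi$ on $\mathbb R^2$.

*Proof.* **Step 1: one join.** Consider sets of points at mutual distance $1$ whose $l$-th components all have norm $r_l/\sqrt2$, for each $l$, where $\psi(r_1,\dots,r_m)\le1$. A single point is one, with all $r_l=0$. Given such a set, a label $l$ and $k\ge2$, replace the entry $r_l$ by a variable $R\ge r_l$. The value of $\psi$ is continuous in $R$, is at most $1$ at $R=r_l$, and tends to infinity with $R$. So there is $R\ge r_l$ for which it is $1$. Put $h^2=R^2-r_l^2$. Place $k$ copies of the set in orthogonal copies of all factors, and shift the $j$-th copy by $hv_j$ in a new orthogonal $E^{k-1}$ of factor $l$, with $v_j$ as in (1). Distances inside a copy are unchanged. Points of different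 copies have $l$-th distance $\sqrt{r_l^2+h^2}=R$ and other distances $r_{l'}$, so their distance is $1$. The new radius satisfies
$$\hat r_l^{\,2}=r_l^2+h^2\,\frac{k-1}k=\tfrac1kr_l^2+\bigl(1-\tfrac1k\bigr)R^2\le R^2 ,$$
so by monotonicity $\psi\le1$ again.

**Step 2: dimensions.** A join of $k$ copies with label $l$ takes the dimension $d$ of factor $l$ to $kd+k-1$, and that of any other factor to $kd$. So the $k_s-1$ dimensions added at step $s$ to factor $c_s$ are multiplied by all later $k_u$, and after $t$ steps factor $l$ has dimension $a_l$. There are $k_1\cdots k_t$ points, and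
$$\sum_la_l=\sum_{s=1}^t\Bigl(\prod_{u\ge s}k_u-\prod_{u>s}k_u\Bigr)=k_1\cdots k_t-1 .$$

**Step 3: powers of $2$.** Let $a+b+1=2^t$ and take all $k_s=2$. Then step $s$ contributes $2^{t-s}$ to its factor. Let $c_s=1$ exactly when the $s$-th most significant of the $t$ binary digits of $a$ is $1$, and $c_s=2$ otherwise. Then $a_1=a$ and $a_2=2^t-1-a=b$. $\square$

*Example.* For $(a,b)=(5,2)$ we have $a+b+1=8$ and $5=101$ in binary, so the labels are $1,2,1$. The dimensions run through $(1,0)$, $(2,1)$, $(5,2)$.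

## 9. A polynomial upper bound

**Proposition 7.** With $n=a+b$, every equilateral set in $E^a\oplus_1E^b$ has size at most $\frac{(n+1)(n+4)}2$. Together with Theorem 1, the maximum size lies between $n+1$ and $\frac{(n+1)(n+4)}2$.

*Proof.* **Step 1: one polynomial per point.** It is enough to bound the finite equilateral sets. Scale so that $\lambda=1$, and let the points be $p_i=(x_i,y_i)$. For a variable point $(x,y)$ put $u_i=|x-x_i|^2$, $v_i=|y-y_i|^2$. The condition $\sqrt{u_i}+\sqrt{v_i}=1$ is not polynomial, but a product with a conjugate factor is: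
$$F_i(x,y)=\bigl(1-(\sqrt{u_i}+\sqrt{v_i})^2\bigr)\bigl(1-(\sqrt{u_i}-\sqrt{v_i})^2\bigr)=1-2u_i-2v_i+(u_i-v_i)^2 .$$
At $p_j$ with $j\ne i$ the first factor vanishes, so $F_i(p_j)=0$; and $F_i(p_i)=1$. Evaluating a linear relation $\sum c_iF_i=0$ at $p_j$ gives $c_j=0$, so the $F_i$ are linearly independent.

**Step 2: a small space that contains them.** Let $Q=|x|^2-|y|^2$. Then $u_i-v_i=Q-\ell_i$, where
$$\ell_i=2\langle x,x_i\rangle-2\langle y,y_i\rangle-|x_i|^2+|y_i|^2$$
is affine. So $(u_i-v_i)^2=Q^2-2Q\ell_i+\ell_i^2$. The term $Q\ell_i$ is a combination of the $n$ products of $Q$ with a coordinate and of $Q$ itself, which has degree $2$; and $\ell_i^2$, $u_i$, $v_i$ have degree at most $2$. Hence all the $F_i$ lie in the span of $Q^2$, the $n$ products of $Q$ with a coordinate, and the polynomials of degree at most $2$. The dimension of this span is at most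
$$1+n+\frac{(n+1)(n+2)}2=\frac{(n+1)(n+4)}2 ,$$
and the number of points cannot exceed it. $\square$

For $a=b=1$ the bounds are $3$ and $9$, and the four points of Section 1 lie strictly above the lower bound.
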